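\title{The dimension of a quadratic form and of its anisotropic part over the function field of a quadric}

\begin{abstract}
Let $p$ and $q$ be anisotropic quadratic forms over a field $F$ of characteristic different from $2$, let $2^s<\dim p\le 2^{s+1}$, and let $k$ be the dimension of the anisotropic part of $q$ over the function field $F(p)$. We prove that $\dim q$ lies within $k$ of a multiple of $2^{s+1}$, and that, together with $k\le\dim q$ and $k\equiv\dim q \pmod 2$, this is the only restriction on the triple $(\dim p,\dim q,k)$. A maximal linear subspace of the quadric of $q$ over $F(p)$ defines a cycle on the product of the two quadrics. Steenrod operations, read through half the degree of zero-cycles, give linear relations modulo $2$ among numbers attached to this cycle, and an argument with binary digits shows that these relations are contradictory when the inequality fails.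
\end{abstract}

\section{The problem and the results}\label{sec:intro}

All fields have characteristic different from $2$, and a \emph{form} is a nondegenerate quadratic form of finite dimension. A form $q$ over a field $K$ is an orthogonal sum of an anisotropic form $q_{\mathrm{an}}$, unique up to isometry, and $i_W(q)$ hyperbolic planes. The \emph{Witt index} $i_W(q)$ is the largest dimension of a subspace on which $q$ vanishes identically, and $\dim q=2i_W(q)+\dim q_{\mathrm{an}}$.

Let $p$ be an anisotropic form over $F$ with $\dim p\ge2$, and let $F(p)$ be the function field of the projective quadric $\{p=0\}$. The generic point of the quadric is an isotropic vector, so $p$ becomes isotropic over $F(p)$. What happens to a second anisotropic form $q$? The number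
\[
k=\dim\,(q_{F(p)})_{\mathrm{an}}
\]
measures the effect: $k=\dim q$ means that $q$ stays anisotropic, $k=0$ that it becomes hyperbolic, and always $k\le\dim q$ and $k\equiv\dim q\pmod 2$. We ask how $\dim p$, $\dim q$ and $k$ constrain one another.

Pfister forms suggest an answer. The \emph{Pfister form} $\langle\!\langle x_1,\dots,x_n\rangle\!\rangle=\langle1,-x_1\rangle\otimes\dots\otimes\langle1,-x_n\rangle$ has dimension $2^n$, and an isotropic Pfister form is hyperbolic. Let $2^s<\dim p\le 2^{s+1}$, and suppose that $p$ is a subform of an anisotropic Pfister form $\pi$ of dimension $2^{s+1}$. Then $\pi_{F(p)}$ is hyperbolic, and so is every sum of $m$ scalar multiples of $\pi$. Remove from such a sum a subform $\sigma$ of dimension $t$ and add a form $\rho$ of dimension $u$. The resulting form $q$ has dimension $m2^{s+1}+u-t$, and over $F(p)$ it is Witt equivalent to $\rho\perp-\sigma$. If the latter is anisotropic over $F(p)$, then $k=u+t$, and $\dim q$ lies within $k$ of $m2^{s+1}$. One may guess that no other dimensions occur, even when $p$ is not contained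 in such a Pfister form and $(q_{F(p)})_{\mathrm{an}}$ is not defined over $F$. This is the conjecture posed in \cite{source}, and we prove it.

\begin{theorem}\label{thm:main}
Let $p$ and $q$ be anisotropic forms over a field $F$ of characteristic different from $2$, with $\dim p\ge 2$. Let $s\ge0$ be the integer with $2^s<\dim p\le2^{s+1}$, and let $k=\dim(q_{F(p)})_{\mathrm{an}}$. Then $|\dim q-m2^{s+1}|\le k$ for some $m\in\mathbb Z$.
\end{theorem}

The construction above, carried out with independent variables, shows that nothing more can be said in terms of the three numbers.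

\begin{theorem}\label{thm:class}
Let $a\ge2$, $N\ge1$, $k\ge0$ be integers and let $2^s<a\le 2^{s+1}$. There exist a field $F$ of characteristic different from $2$ and anisotropic forms $p,q$ over $F$ with $\dim p=a$, $\dim q=N$ and $\dim(q_{F(p)})_{\mathrm{an}}=k$ if and only if
\[
k\le N,\qquad k\equiv N\pmod 2,\qquad |N-m2^{s+1}|\le k\ \text{ for some } m\in\mathbb Z .
\]
Moreover, $F$ can be chosen to contain any prescribed field $\kappa$ of characteristic different from $2$.
\end{theorem}

For $k=0$, Theorem~\ref{thm:main} says that a form that becomes hyperbolic over $F(p)$ has dimension divisible by $2^{s+1}$. At the other extreme it contains Hoffmann's separation theorem.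

\begin{corollary}\label{cor:sep}
Let $p$ and $s$ be as in Theorem~\ref{thm:main}, and let $\sigma$ be an anisotropic form over $F$ with $\dim\sigma\le 2^s$. Then $\sigma_{F(p)}$ is anisotropic.
\end{corollary}

\begin{proof}
Otherwise $k=\dim(\sigma_{F(p)})_{\mathrm{an}}<\dim\sigma$. An integer $m$ with $|\dim\sigma-m2^{s+1}|\le k$ must then be positive, so $2^{s+1}-\dim\sigma\le k<\dim\sigma$ and $\dim\sigma>2^s$.
\end{proof}

The proof of Theorem~\ref{thm:main} uses a reformulation. Put $i=i_W(q_{F(p)})$, so that $\dim q=2i+k$. The inequality $-k\le 2i+k-m2^{s+1}\le k$ is equivalent to $i\le m2^s\le i+k$. Hence Theorem~\ref{thm:main} asserts: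
\begin{equation}\label{eq:interval}
\text{the interval } [i,\,i+k] \text{ contains a multiple of } 2^s .
\end{equation}
This holds if $s=0$, if $i=0$, or if $k\ge2^s-1$. The endpoints have a geometric meaning: $i$ and $i+k$ are the dimensions of a maximal totally isotropic subspace of $q_{F(p)}$ and of its orthogonal complement.

\section{Quadrics, Chow groups and Steenrod operations}\label{sec:background}

\subsection*{Forms and function fields}
The quadric $P$ of a form $p$ over $K$ is a smooth projective variety of dimension $\dim p-2$. We use the following facts.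
\begin{itemize}
\item[(F1)] If $\dim p\ge3$, then $P$ is geometrically integral, so $K$ is algebraically closed in $K(p)$ and $K(p)\subset K'(p)$ for every extension $K'/K$. If $\dim p=2$ and $p$ is anisotropic, then $K(p)=K(\sqrt{-\det p})$.
\item[(F2)] If $\dim p\ge3$ and $p$ is isotropic, then $K(p)/K$ is purely transcendental. Anisotropic forms stay anisotropic over purely transcendental extensions.
\item[(F3)] (Springer's theorem.) An anisotropic form stays anisotropic over extensions of odd degree. Equivalently, every closed point of its quadric has even degree.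
\end{itemize}

\subsection*{Chow groups}
For a smooth projective variety $X$, let $\mathrm{CH}^j(X)$ and $\mathrm{CH}_j(X)$ be the groups of cycles of codimension $j$ and of dimension $j$ modulo rational equivalence (zero for $j<0$), let $\mathrm{CH}(X)$ be the Chow ring, and let $\mathrm{Ch}=\mathrm{CH}/2$. A morphism $f$ induces a ring homomorphism $f^*$ and an additive map $f_*$ with $f_*(f^*y\cdot x)=y\cdot f_*x$. The degree $\deg\colon\mathrm{CH}_0(X)\to\mathbb Z$ is unchanged by field extension and induces $\deg\colon\mathrm{Ch}_0(X)\to\mathbb Z/2$. A bar denotes base change to an algebraic closure $\bar F$ of $F$. Let $X$ be a smooth quadric of dimension $D\ge1$ over $\bar F$ with hyperplane class $H$.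
\begin{itemize}
\item[(C1)] $\mathrm{CH}^j(X)$ is infinite cyclic with generator $H^j$ for $0\le j<D/2$, and $\deg H^D=2$.
\item[(C2)] For $0\le\lambda\le D/2$ the group $\mathrm{CH}_\lambda(X)$ is generated by classes of projective linear subspaces of dimension $\lambda$ contained in $X$.
\item[(C3)] If $Y$ is another such quadric, the external product is a ring isomorphism $\mathrm{CH}(X)\otimes\mathrm{CH}(Y)\to\mathrm{CH}(X\times Y)$.
\end{itemize}
Over any field, the Euler sequence gives $c(T_{\mathbb P^\lambda})=(1+H)^{\lambda+1}$. A quadric $X$ of dimension $D$ has normal bundle $\mathcal O(2)$ in $\mathbb P^{D+1}$, so $c(T_X)=(1+H)^{D+2}(1+2H)^{-1}$, which is $(1+H)^{D+2}$ in $\mathrm{Ch}(X)$.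

\subsection*{Steenrod operations}
Let $S=\sum_{t\ge0}S^t$ be the total cohomological Steenrod operation on $\mathrm{Ch}$ of smooth projective varieties (Brosnan; see \cite[Ch.~XI]{EKM}).
\begin{itemize}
\item[(S1)] $S^t$ maps $\mathrm{Ch}^j$ to $\mathrm{Ch}^{j+t}$; $S$ is a ring homomorphism that commutes with pull-backs and field extensions; $S(x)=x+x^2$ for $x\in\mathrm{Ch}^1$. In particular $S(u\otimes\xi)=S(u)\otimes S(\xi)$ on a product.
\item[(S2)] On $\mathrm{Ch}^j$ one has $S^t=0$ for $t>j$, and $S^j(x)=x^2$.
\item[(S3)] For $f\colon X\to Y$ one has $f_*\big(c(T_X)^{-1}S(x)\big)=c(T_Y)^{-1}S(f_*x)$.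
\end{itemize}
We apply (S3) to two morphisms.

\begin{lemma}\label{lem:linear}
Let $X$ be a smooth quadric of dimension $D$ over any field, $L\subset X$ a linear subspace of dimension $\lambda$, and $0\le t\le\lambda$. Then
\[
\deg\big(H^{\lambda-t}S^t([L])\big)=\binom{D+1-\lambda}{t}\bmod 2 .
\]
\end{lemma}

\begin{proof}
Apply (S3) to the inclusion $\iota\colon L\to X$ and $x=1$, and multiply by $c(T_X)$. The projection formula gives
\[
S([L])=\iota_*\big(\iota^*c(T_X)\,c(T_L)^{-1}\big)=\iota_*\big((1+H)^{D+2-(\lambda+1)}\big).
\]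
So $H^{\lambda-t}S^t([L])=\binom{D+1-\lambda}{t}\iota_*(H^\lambda)$, and $H^\lambda$ has degree $1$ on $L$.
\end{proof}

\begin{lemma}\label{lem:push}
Let $P$ be a smooth quadric of dimension $d$ with hyperplane class $h$, let $Q$ be a smooth projective variety, and let $\mathrm{pr}\colon P\times Q\to Q$ be the projection. For $\gamma\in\mathrm{Ch}(P\times Q)$ and $0\le b\le d$,
\[
S\big(\mathrm{pr}_*(h^{d-b}\gamma)\big)=\mathrm{pr}_*\big(h^{d-b}(1+h)^{-b-2}S(\gamma)\big).
\]
\end{lemma}

\begin{proof}
Since $T_{P\times Q}$ is the sum of the pull-backs of $T_P$ and $T_Q$, the invertible factor $c(T_Q)^{-1}$ cancels from (S3) by the projection formula, and $S(\mathrm{pr}_*x)=\mathrm{pr}_*\big((1+h)^{-d-2}S(x)\big)$. Now use $S(h^{d-b}\gamma)=h^{d-b}(1+h)^{d-b}S(\gamma)$.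
\end{proof}

\subsection*{Half the degree}
If $Q$ is the quadric of an anisotropic form, then $\deg\colon\mathrm{Ch}_0(Q)\to\mathbb Z/2$ is zero by (F3). The useful invariant is
\[
\delta\colon\mathrm{Ch}_0(Q)\to\mathbb Z/2,\qquad \delta(x)=\tfrac12\deg\tilde x\bmod2,
\]
where $\tilde x\in\mathrm{CH}_0(Q)$ is any lift of $x$. Replacing $\tilde x$ by $\tilde x+2y$ changes $\frac12\deg\tilde x$ by the even number $\deg y$, so $\delta$ is a well-defined homomorphism. It does not extend to $\mathrm{Ch}_0(\bar Q)$, where points have degree $1$: an identity to which $\delta$ is applied must hold over $F$.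

\subsection*{Binomial coefficients modulo 2}
Two integers $x,y\ge0$ \emph{overlap} if some binary digit equals $1$ in both, and are \emph{disjoint} otherwise. Parts (a) and (b) below are cases of the theorems of Kummer and Lucas.

\begin{lemma}\label{lem:binom}
Let $x,y,g\ge0$ be integers.
\begin{itemize}
\item[(a)] $\binom{x+y}{x}$ is odd if and only if $x$ and $y$ are disjoint.
\item[(b)] If $2^s\mid g$ and $x<2^s$, then $\binom{g+y}{x}\equiv\binom yx\pmod 2$.
\item[(c)] The coefficient of $t^y$ in the power series $(1+t)^{-y-2}$ is odd if and only if $y+1$ is a power of $2$.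
\end{itemize}
\end{lemma}

\begin{proof}
Modulo $2$, $(1+t)^n$ is the product of the factors $1+t^{2^v}$ over the positions $v$ of the digits $1$ of $n$. So $\binom nx$ is odd exactly when the digits $1$ of $x$ occur among those of $n$, that is, when $x\le n$ and $x$, $n-x$ are disjoint. This is (a). Part (b) follows from $(1+t)^g\equiv1\pmod{2,\,t^{2^s}}$. In (c) the coefficient is $(-1)^y\binom{2y+1}{y}$, which is odd if and only if $y$ and $y+1$ are disjoint. Write $y=2^{v+1}y'+2^v-1$, where $v$ is the number of trailing digits $1$ of $y$. Then $y+1=2^{v+1}y'+2^v$, and the two are disjoint exactly when $y'=0$.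
\end{proof}

\section{A cycle on the product of the two quadrics}\label{sec:cycle}

In Sections~\ref{sec:cycle}--\ref{sec:relations}, $p,q,s,k,i$ are as in Theorem~\ref{thm:main} and \eqref{eq:interval}, and we assume $s\ge1$ and $i\ge1$. Let $P,Q$ be the quadrics of $p,q$, with hyperplane classes $h,H$ (also when pulled back to $P\times Q$), and let $\mathrm{pr}\colon P\times Q\to Q$ be the projection. Put
\[
r=2^{s-1},\qquad d=\dim P\ge2r-1,\qquad D=\dim Q=2i+k-2,\qquad e=i+k-1 .
\]
We have $D\ge1$. Indeed, $D=0$ would mean that $\dim q=2$ and $q_{F(p)}$ is isotropic; then $-\det q$ is a square in $F(p)$, hence in $F$ by (F1), and $q$ is isotropic over $F$.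

The data $i$ and $k$ live over $F(p)$, whereas $\delta$ lives over $F$. To bring them together, note that $Q_{F(p)}$ is the generic fiber of $P\times Q\to P$. It contains a linear subspace $L$ of dimension $i-1$, hence of codimension $e$. Let
\[
\alpha\in\mathrm{CH}^e(P\times Q)
\]
be the class of the closure of $L$. This cycle is defined over $F$.

Since $r-1<d/2$, facts (C1) and (C3) give
\begin{equation}\label{eq:decomp}
\mathrm{CH}(\bar P\times\bar Q)=\bigoplus_{j=0}^{r-1}h^j\otimes\mathrm{CH}(\bar Q)\ \oplus\ I,\qquad I=\bigoplus_{j\ge r}\mathrm{CH}^j(\bar P)\otimes\mathrm{CH}(\bar Q).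
\end{equation}
The subgroup $I$ is an ideal, and its image in $\mathrm{Ch}$ is stable under $S$ by (S1). For $\gamma$ in $\mathrm{CH}(\bar P\times\bar Q)$ or $\mathrm{Ch}(\bar P\times\bar Q)$ and $0\le j\le r-1$, let $\gamma_{[j]}$ be the coefficient of $h^j$ in \eqref{eq:decomp}. Put
\[
\zeta_j=\bar\alpha_{[j]}\in\mathrm{CH}^{e-j}(\bar Q),\qquad\text{so that}\qquad \bar\alpha\equiv\sum_{j=0}^{r-1}h^j\otimes\zeta_j\pmod I .
\]
Restriction to the generic fiber $Q_{\bar F(P)}$ kills $u\otimes\xi$ when $u$ has positive codimension, sends $1\otimes\zeta_0$ to the scalar extension of $\zeta_0$, and sends $\bar\alpha$ to $[L]$. Therefore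
\begin{equation}\label{eq:zeta0}
(\zeta_0)_{\bar F(P)}=[L_{\bar F(P)}] .
\end{equation}
About $\zeta_j$ for $j\ge1$ we know only the codimension.

The classes $\zeta_j$ need not be defined over $F$, but their doubles are, and $\delta$ undoes the doubling.

\begin{lemma}\label{lem:half}
Let $0\le b\le r-1$.
\begin{itemize}
\item[(a)] For $\gamma\in\mathrm{CH}(\bar P\times\bar Q)$ one has $\mathrm{pr}_*(h^{d-b}\gamma)=2\gamma_{[b]}$.
\item[(b)] For $\gamma\in\mathrm{Ch}^{D+b}(P\times Q)$ one has $\delta\big(\mathrm{pr}_*(h^{d-b}\gamma)\big)=\deg(\bar\gamma_{[b]})$ in $\mathbb Z/2$.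
\end{itemize}
\end{lemma}

\begin{proof}
(a) For homogeneous $u$, the class $\mathrm{pr}_*(h^{d-b}u\otimes\xi)$ is zero unless $u$ has codimension $b$, and for $u=h^b$ it equals $\deg(h^d)\,\xi=2\xi$.
(b) Let $\tilde\gamma\in\mathrm{CH}^{D+b}(P\times Q)$ be a lift of $\gamma$. Then $\mathrm{pr}_*(h^{d-b}\tilde\gamma)$ is a lift of $\mathrm{pr}_*(h^{d-b}\gamma)$. By (a) its degree is $2\deg(\bar{\tilde\gamma}_{[b]})$, and $\bar{\tilde\gamma}_{[b]}$ is a lift of $\bar\gamma_{[b]}$.
\end{proof}

For $0\le b\le r-1$ put
\[
z_b=\mathrm{pr}_*(h^{d-b}\alpha)\in\mathrm{CH}^{e-b}(Q),\qquad\text{so that}\qquad\bar z_b=2\zeta_b .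
\]
We write $\alpha$, $z_b$, $\zeta_j$ also for the classes modulo $2$.

\section{Forms $p$ of dimension three and four}\label{sec:small}

Let $s=1$, so $r=1$ and only $\zeta_0$ and $z_0$ are available. If \eqref{eq:interval} fails, the interval $[i,i+k]$ contains no even number, so $k=0$ and $i$ is odd: $q$ has dimension $2$ modulo $4$ and becomes hyperbolic over $F(p)$. Here $e=i-1=D/2$, so $z_0^2$ is a zero-cycle on $Q$. We compute $\delta(z_0^2)$ twice.

First, $\bar z_0=2\zeta_0$ gives $\deg z_0^2=4\deg\zeta_0^2$, so $\delta(z_0^2)=0$.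

Second, a square is a Steenrod operation, and Steenrod operations can be moved through $\mathrm{pr}_*$. Since $h^{d+1}=0$, we have $h^d(1+h)^{-2}=h^d$, so (S2) and Lemma~\ref{lem:push} give, in $\mathrm{Ch}_0(Q)$,
\[
z_0^2=S^e(z_0)=\mathrm{pr}_*\big(h^dS^e(\alpha)\big)=\mathrm{pr}_*(h^d\alpha^2).
\]
The coefficient of $h^0$ in $\bar\alpha^2$ is $\zeta_0^2$, because $I$ is an ideal. By Lemma~\ref{lem:half}(b), \eqref{eq:zeta0} and Lemma~\ref{lem:linear} with $\lambda=t=i-1$,
\[
\delta(z_0^2)=\deg\zeta_0^2=\deg S^{i-1}([L])=\binom{i}{i-1}=i=1\quad\text{in }\mathbb Z/2 .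
\]
This contradiction proves Theorem~\ref{thm:main} for $s=1$. In words: with $u=\deg\zeta_0^2$ odd, the zero-cycles $z_0^2$ and $\mathrm{pr}_*(h^d\alpha^2)$ on $Q$ have degrees $4u$ and $2u$, yet they are congruent modulo $2\,\mathrm{CH}_0(Q)$, all of whose elements have degree divisible by $4$.

The argument needs an operation $S^g$ that detects $[L]$ and for which (S2) controls $S^g(z_0)$. Detection requires $g\le\dim L=i-1$; control requires $g\ge e=i+k-1$. So for $k>0$ the two demands conflict, and for $k=0$ they force $g=i-1$, which detects $[L]$ only for odd $i$. The way out is to use $z_b$ with $b>0$: the class $S^{g+b}(z_b)$ has the same codimension $e+g$ as $S^g(z_0)$, while the gap $(e-b)-(g+b)$ between the codimension of $z_b$ and the index of the operation drops by $2$ with each step in $b$. The price is that the unknown classes $\zeta_1,\dots,\zeta_b$ enter the second computation.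

\section{Linear relations}\label{sec:relations}

Fix an integer $g$ with $0\le g<i$ and put
\[
c=i-g\ge1,\qquad n=i+k-g=k+c .
\]
Then $e-g=n-1$ and $e+g+(c-1)=D$, so multiplication by $H^{c-1}$ takes classes of codimension $e+g$ to zero-cycles. For $0\le b,j\le r-1$ define elements of $\mathbb Z/2$ by
\[
T_b=\delta\big(H^{c-1}S^{g+b}(z_b)\big),\qquad B_j=\deg\big(H^{c-1}S^{g+j}(\zeta_j)\big).
\]
The first is computed on $Q$, the second on $\bar Q$.

\begin{proposition}\label{prop:rel}
Let $0\le b\le r-1$.
\begin{itemize}
\item[(a)] $T_b=\sum_{v}B_{b+1-2^v}$, where the sum runs over all $v\ge0$ with $2^v\le b+1$.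
\item[(b)] $T_b=0$ if $2b\ge n-1$.
\end{itemize}
\end{proposition}

\begin{proof}
(a) Let $\gamma\in\mathrm{Ch}^{D+b}(P\times Q)$ be the component of codimension $D+b$ of $H^{c-1}(1+h)^{-b-2}S(\alpha)$. Multiply the identity of Lemma~\ref{lem:push} by $H^{c-1}$ and take components of dimension $0$; this gives $H^{c-1}S^{g+b}(z_b)=\mathrm{pr}_*(h^{d-b}\gamma)$ in $\mathrm{Ch}_0(Q)$. By Lemma~\ref{lem:half}(b), $T_b=\deg\bar\gamma_{[b]}$. Over $\bar F$, since $S(h^j)=h^j(1+h)^j$ and $I$ is an ideal stable under $S$,
\[
H^{c-1}(1+h)^{-b-2}S(\bar\alpha)\equiv\sum_{j=0}^{r-1}h^j(1+h)^{j-b-2}\otimes H^{c-1}S(\zeta_j)\pmod I .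
\]
The class $\bar\gamma_{[b]}$ is the component of codimension $D$ of the coefficient of $h^b$. Only $j\le b$ contributes. The component of codimension $D$ of $H^{c-1}S(\zeta_j)$ is $H^{c-1}S^{g+j}(\zeta_j)$, and it is multiplied by the coefficient of $h^{y}$ in $(1+h)^{-y-2}$, where $y=b-j$. By Lemma~\ref{lem:binom}(c) this coefficient is odd exactly when $b-j+1=2^v$ for some $v$.

(b) If $2b>n-1=e-g$, then $g+b>e-b$ and $S^{g+b}(z_b)=0$ by (S2). If $2b=n-1$, then $g+b=e-b$ and $S^{g+b}(z_b)=z_b^2$. The integral class $H^{c-1}z_b^2$ has degree $4\deg(H^{c-1}\zeta_b^2)$, so $T_b=0$.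
\end{proof}

\begin{example}
The bound in (b) cannot be dropped. Let $p=q$ have dimension $3$. Then $s=i=k=1$, $g=0$, $c=1$, $n=2$. Take for $L$ the generic point, viewed as a rational point of $Q_{F(p)}$, so that $\alpha$ is the class of the diagonal. Then $z_0=H$ and $T_0=\delta(H)=1$.
\end{example}

Proposition~\ref{prop:rel} yields the relations
\[
(R_b)\qquad\sum_{v\ge0,\ 2^v\le b+1}B_{b+1-2^v}=0\qquad\text{for all integers $b$ with }\ \frac{n-1}2\le b\le r-1 .
\]
There is at least one relation if and only if $n\le2r-1$, that is, $i+k<g+2^s$. We also need to know the $B_j$. Lemma~\ref{lem:linear} gives $B_0=\binom{g+n}{n}\bmod 2$, which is $1$ if $g$ is a multiple of $2^s$ and $n<2^s$. A multiple $g$ of $2^s$ with $g<i\le i+k<g+2^s$ exists exactly when \eqref{eq:interval} fails. For such $g$ the other $B_j$ are also restricted, although $\zeta_j$ is unknown, because $\mathrm{Ch}^{e-j}(\bar Q)$ has generators on which $S$ is known.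

\begin{lemma}\label{lem:values}
Assume $2^s\mid g$ and $n<2^s$, and let $0\le j\le r-1$.
\begin{itemize}
\item[(a)] $B_j=0$ if $2j\ge n$.
\item[(b)] $B_j=0$ if $2j<n$ and the integers $j$ and $n-2j$ overlap.
\item[(c)] $B_0=1$.
\end{itemize}
\end{lemma}

\begin{proof}
Suppose first that $2j>k$. Then $e-j<i-1+k/2=D/2$, so $\zeta_j$ is zero or a multiple of $H^{e-j}$ by (C1). By (S1), $H^{c-1}S^{g+j}(\zeta_j)$ is a multiple of $H^D$, which has even degree, and $B_j=0$. Since $n>k$, this proves (a), and it proves (b) when $2j>k$.

Now let $2j\le k$, so $0<n-2j<2^s$. The class $\zeta_j$ has dimension $\lambda=D-e+j=i-1+j\le D/2$. Let $L'$ be any linear subspace of dimension $\lambda$ of $Q$ over an extension of $F$. We have $\lambda-(g+j)=c-1$ and $D+1-\lambda=i+k-j=g+n-j$. By Lemmas~\ref{lem:linear} and~\ref{lem:binom}(b),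
\[
\deg\big(H^{c-1}S^{g+j}([L'])\big)=\binom{g+n-j}{g+j}=\binom{g+n-j}{n-2j}=\binom{n-j}{n-2j}\quad\text{in }\mathbb Z/2 .
\]
By (C2), $\zeta_j$ is a combination of such classes $[L']$, so $B_j$ is a multiple of $\binom{j+(n-2j)}{j}$, and (b) follows from Lemma~\ref{lem:binom}(a). For $j=0$, compute $B_0$ over $\bar F(P)$, where $\zeta_0=[L]$ by \eqref{eq:zeta0}; the display gives $B_0=\binom nn=1$.
\end{proof}

\section{Solving the relations}\label{sec:solve}

It remains to show that the relations and parts (a), (b) of Lemma~\ref{lem:values} contradict part (c). The top relation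
\[
(R_{r-1})\qquad B_{r-1}+B_{r-2}+B_{r-4}+\dots+B_{r/2}+B_0=0
\]
contains $B_0$ and otherwise only indices $j\ge r/2$. (For $r=1$ it reads $B_0=0$, which is the computation of Section~\ref{sec:small}.) These upper terms need not vanish by Lemma~\ref{lem:values} alone.

\begin{example}
Let $s=3$, $r=4$, $n=5$. The available relations are $(R_2)$: $B_2+B_1=0$ and $(R_3)$: $B_3+B_2+B_0=0$. Part (a) of Lemma~\ref{lem:values} gives $B_3=0$. For $j=2$ the integers $j=2$ and $n-2j=1$ are disjoint, so parts (a) and (b) are silent. For $j=1$ the integers $1$ and $3$ overlap, so $B_1=0$. Now $(R_2)$ gives $B_2=0$, and $(R_3)$ gives $B_0=0$.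
\end{example}

In general each surviving upper term is removed by one well-chosen lower relation.

\begin{lemma}\label{lem:comb}
Let $s\ge1$, $r=2^{s-1}$ and $1\le n\le2r-1$. Let $B_0,\dots,B_{r-1}\in\mathbb Z/2$ satisfy $(R_b)$ for $\frac{n-1}2\le b\le r-1$ and conditions \textup{(a)}, \textup{(b)} of Lemma~\ref{lem:values}. Then $B_0=0$.
\end{lemma}

\begin{proof}
The relation $(R_{r-1})$ is available since $n\le 2r-1$. Its term $v=s-1$ is $B_0$, and its terms $v\le s-2$ have index $r-2^v\in[r/2,\,r-1]$. So it suffices to prove that $B_j=0$ for all integers $j$ with $r/2\le j\le r-1$. We use descending induction on $j$: assume $B_{j'}=0$ for $j<j'\le r-1$, and put $x=n-2j\le n-r<r$. By (a) and (b) we may assume that $x\ge1$ and that $j$ and $x$ are disjoint.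

The relations that contain $B_j$ are those with $b=j+2^w-1$ for some $w\ge0$. Choose $w$ with $2^w\le x<2^{w+1}$, so that digit $w$ of $x$ is $1$ and digit $w$ of $j$ is $0$. Since $x<r=2^{s-1}$, we have $w\le s-2$; setting digit $w$ of $j<2^{s-1}$ to $1$ gives $j+2^w<r$, so $b\le r-1$. Since $2^{w+1}\ge x+1$, we have $2b=2j+2^{w+1}-2\ge2j+x-1=n-1$. Hence $(R_b)$ is available. Its terms are $B_{j'}$ with $j'=j+2^w-2^v\ge0$.
\begin{itemize}
\item If $v<w$, then $j<j'\le r-1$, and $B_{j'}=0$ by induction.
\item If $v>w$, then $j'<j$, so $x'=n-2j'=x-2^{w+1}+2^{v+1}$ is positive. Modulo $2^{w+1}$ we have $j'\equiv j+2^w$ and $x'\equiv x$, so digit $w$ is $1$ in both $j'$ and $x'$. Hence $B_{j'}=0$ by (b).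
\item If $v=w$, the term is $B_j$.
\end{itemize}
Thus $(R_b)$ reads $B_j=0$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Suppose that \eqref{eq:interval} fails. Then $s\ge1$ and $i\ge1$, so Sections~\ref{sec:cycle} and~\ref{sec:relations} apply. Let $g$ be the largest multiple of $2^s$ with $g<i$. Then $g\ge0$, and $g+2^s>i+k$ because $g+2^s\ge i$ is not in $[i,i+k]$. So $1\le n\le2^s-1=2r-1$. Proposition~\ref{prop:rel} and Lemma~\ref{lem:values}(a),(b) supply the hypotheses of Lemma~\ref{lem:comb}, which gives $B_0=0$. This contradicts Lemma~\ref{lem:values}(c).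
\end{proof}

\begin{remark}[The role of the hypotheses]
Anisotropy of $q$ is used to define $\delta$ and to ensure $D\ge1$. It is necessary: for a hyperbolic plane $q$ and $s\ge1$ one has $k=0$ and $\dim q=2$. The inequality $\dim p>2^s$ is used for the decomposition \eqref{eq:decomp}, which makes the relations available up to $b=r-1$. The inequality $\dim p\le 2^{s+1}$ is not used; it selects the largest $s$ for which the argument works. The modulus $2^{s+1}$ cannot be doubled: if $p$ is a subform of an anisotropic Pfister form $q$ of dimension $2^{s+1}$, then $k=0$. Anisotropy of $p$ serves only to make $F(p)$ a field when $\dim p=2$; for isotropic $p$ of dimension at least $3$, (F2) gives $k=\dim q$ and $m=0$ works.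
\end{remark}

\section{Realizing all admissible triples}\label{sec:realize}

To carry out the construction of Section~\ref{sec:intro} we must keep both $q$ over $F$ and the remainder over $F(p)$ anisotropic. Laurent series variables do this. Springer's theorem for complete discretely valued fields says that, for forms $\varphi,\psi$ over $K$, the form $\varphi\perp z\psi$ is anisotropic over $K((z))$ if and only if $\varphi$ and $\psi$ are anisotropic over $K$. (The zero form counts as anisotropic.)

\begin{lemma}\label{lem:laurent}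
If $\varphi_0,\dots,\varphi_l$ are anisotropic forms over $K$, then $\varphi_0\perp z_1\varphi_1\perp\dots\perp z_l\varphi_l$ is anisotropic over $K((z_1))\cdots((z_l))$.
\end{lemma}

\begin{proof}
Use induction on $l$. Over $K'=K((z_1))\cdots((z_{l-1}))$ the form $\varphi_0\perp\dots\perp z_{l-1}\varphi_{l-1}$ is anisotropic by induction, and so is $\varphi_l$ (apply the induction hypothesis to $\varphi_l,0,\dots,0$). Now apply Springer's theorem to $K'((z_l))$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:class}]
The first two conditions are necessary because $N=2i+k$, and the third is Theorem~\ref{thm:main}. Conversely, assume the three conditions.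

\emph{The numbers.} Write $N=m2^{s+1}+\varepsilon$ with $|\varepsilon|\le k$. Then $\varepsilon\equiv N\equiv k\pmod2$. Also $m\ge0$, since $m<0$ would give $k\ge\varepsilon\ge N+2^{s+1}>N$. Put $u=\frac{k+\varepsilon}2\ge0$ and $t=\frac{k-\varepsilon}2\ge0$, so that $u+t=k$ and $N=m2^{s+1}+u-t$. The condition $N\ge k$ becomes $t\le m2^s$. So we can write $t=t_1+\dots+t_m$ with $0\le t_j\le2^s$. This bound on $t_j$ is what Corollary~\ref{cor:sep} will require.

\emph{The forms.} Let $F_0=\kappa((x_1))\cdots((x_{s+1}))$ and $\pi=\langle\!\langle x_1,\dots,x_{s+1}\rangle\!\rangle$. Since $\langle\!\langle x_1,\dots,x_l\rangle\!\rangle=\pi'\perp x_l(-\pi')$ with $\pi'=\langle\!\langle x_1,\dots,x_{l-1}\rangle\!\rangle$, Springer's theorem and induction on $l$ show that $\pi$ is anisotropic over $F_0$. Let $p$ be a subform of $\pi$ of dimension $a$, and for $1\le j\le m$ write $\pi=\sigma_j\perp\pi_j$ with $\dim\sigma_j=t_j$. Set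
\[
F=F_0((y_1))\cdots((y_m))((w_1))\cdots((w_u)),\qquad q=y_1\pi_1\perp\dots\perp y_m\pi_m\perp\langle w_1,\dots,w_u\rangle .
\]
Subforms of $\pi$ are anisotropic over $F_0$, so $p$ and $q$ are anisotropic over $F$ by Lemma~\ref{lem:laurent}, and $\dim q=m2^{s+1}-t+u=N$.

\emph{The anisotropic part.} The Pfister form $\pi_{F(p)}$ contains $p_{F(p)}$, so it is isotropic, hence hyperbolic. Therefore $\pi_j$ is Witt equivalent to $-\sigma_j$ over $F(p)$, and $q$ to the form
\[
\varphi=-y_1\sigma_1\perp\dots\perp-y_m\sigma_m\perp\langle w_1,\dots,w_u\rangle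
\]
of dimension $t+u=k$. It remains to show that $\varphi_{F(p)}$ is anisotropic. The field $F(p)$ is not a Laurent series field, so we compare it with
\[
E=F_0(p)((y_1))\cdots((y_m))((w_1))\cdots((w_u))\supset F .
\]
Since $\dim\sigma_j\le2^s$, each $\sigma_j$ is anisotropic over $F_0(p)$ by Corollary~\ref{cor:sep}, so $\varphi_E$ is anisotropic by Lemma~\ref{lem:laurent}. If $a\ge3$, then $E(p)/E$ is purely transcendental because $p_E$ is isotropic, so $\varphi_{E(p)}$ is anisotropic by (F2), and $F(p)\subset E(p)$ by (F1). If $a=2$, then $F(p)=F(\sqrt{-\det p})$ embeds in $E$ over $F$, because $\sqrt{-\det p}\in F_0(p)$. In both cases $F(p)$ embeds over $F$ in a field over which $\varphi$ is anisotropic. Hence $(q_{F(p)})_{\mathrm{an}}\cong\varphi_{F(p)}$ has dimension $k$.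
\end{proof}

\begin{thebibliography}{9}

\bibitem{EKM}
Elman, Karpenko and Merkurjev, \emph{Algebraic and Geometric Theory of Quadratic Forms}.

\bibitem{source}
\emph{Hyperbolicity and near hyperbolicity of quadratic forms over function fields of quadrics},
\texttt{https://pith.science/\allowbreak api/\allowbreak pith-number/\allowbreak W33NFWPG456VVW252YIVR53KDS/\allowbreak graph.json}.

\end{thebibliography}
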